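\title{Relative modality in generalized Takiff Lie algebras:\\ counterexamples and the low-rank case}

\begin{abstract}
Let $\mathfrak g$ be a complex reductive Lie algebra of index $\chi(\mathfrak g)$ and let $\mathfrak g_m=\mathfrak g\otimes\mathbb C[T]/(T^{m+1})$. For $m\le n$, the $(m,n)$-modality of an adjoint orbit of $\mathfrak g_m$ is the minimal codimension of an adjoint orbit of $\mathfrak g_n$ inside its preimage. It is at least $(n-m)\chi(\mathfrak g)$, with equality when $m=0$. We show that equality can fail for $m\ge1$: an explicit orbit of $(\mathfrak{sl}_5)_1$ has $(1,2)$-modality $6$ instead of $4$. Equality fails for some orbit, for every pair $1\le m<n$, as soon as $\mathfrak g$ has a simple factor of type other than $A_1,A_2,A_3,B_2,B_3,B_4,D_4,G_2$, and the excess is unbounded. Equality holds for all orbits and all $m\le n$ when all simple factors are of type $A_1,A_2,A_3,B_2,G_2$.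
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $\mathfrak g$ be a finite dimensional complex Lie algebra. For an integer $m\ge0$, the $m$-th \emph{generalized Takiff Lie algebra} of $\mathfrak g$ is
\[
\mathfrak g_m=\mathfrak g\otimes\mathbb C[T]/(T^{m+1}),\qquad [a\otimes T^i,b\otimes T^j]=[a,b]\otimes T^{i+j},
\]
where $T^k=0$ for $k>m$. We write its elements as $x=x_0+Tx_1+\dots+T^mx_m$ with $x_i\in\mathfrak g$. Let $G_m$ be the connected adjoint group of $\mathfrak g_m$, that is, the group generated by the automorphisms $\exp(\operatorname{ad}w)$, $w\in\mathfrak g_m$. An \emph{adjoint orbit} of $\mathfrak g_m$ is a $G_m$-orbit in $\mathfrak g_m$.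

For $n\ge m$, truncation is a surjective Lie algebra homomorphism $\pi_{n,m}\colon\mathfrak g_n\to\mathfrak g_m$, so the preimage $\pi_{n,m}^{-1}(\Omega)$ of an adjoint orbit $\Omega\subset\mathfrak g_m$ is a union of adjoint orbits of $\mathfrak g_n$. The \emph{$(m,n)$-modality} of $\Omega$ is the minimum codimension, inside $\pi_{n,m}^{-1}(\Omega)$, of an adjoint orbit of $\mathfrak g_n$ contained in $\pi_{n,m}^{-1}(\Omega)$. For $\Omega=G_mx$ we denote it by $\mu_{m,n}(x)$. The dimension of a centralizer is upper semicontinuous, so the minimum is attained on a dense open subset of the preimage: $\mu_{m,n}(x)$ counts the new parameters needed to describe a general orbit of $\mathfrak g_n$ once its truncation to order $m$ is fixed.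

The \emph{index} $\chi(\mathfrak g)$ is the minimum, over $\xi\in\mathfrak g^*$, of the dimension of the coadjoint stabilizer $\mathfrak g^\xi=\{a\in\mathfrak g:\xi([a,\mathfrak g])=0\}$. If $\mathfrak g$ is \emph{quadratic}, meaning that it carries a nondegenerate invariant symmetric bilinear form, then $\mathfrak g^*\cong\mathfrak g$ as $\mathfrak g$-modules and $\chi(\mathfrak g)$ is the minimal dimension of a centralizer $\mathfrak g^a$, $a\in\mathfrak g$. A reductive Lie algebra is quadratic and its index is its rank.

Three simple cases suggest a value for $\mu_{m,n}$. If $\mathfrak g$ is abelian, orbits are points and $\mu_{m,n}(x)=(n-m)\dim\mathfrak g=(n-m)\chi(\mathfrak g)$. If $\mathfrak g=\mathfrak{gl}_N$, the characteristic polynomial of $y\in\mathfrak g_n$ has $N$ coefficients in $\mathbb C[T]/(T^{n+1})$ that are constant on orbits; on the preimage of $\Omega$ they are prescribed modulo $T^{m+1}$, which leaves $(n-m)N=(n-m)\chi(\mathfrak g)$ invariant functions. These functions can degenerate. For $x=0$, $m=0$, $n=1$, the characteristic polynomial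 of $Tz$ is $t^N-T\operatorname{tr}(z)t^{N-1}$ and remembers only the trace. Nevertheless $G_1$ acts on the preimage $T\mathfrak g$ through $G_0$, so $\mu_{0,1}(0)$ is the minimal codimension of an adjoint orbit of $\mathfrak g$, which is again $\chi(\mathfrak g)$. The count survives at the most degenerate point, for a different reason. The following facts are known.
\begin{itemize}
\item[(K1)] For quadratic $\mathfrak g$, the $(m,n)$-modality of every adjoint orbit of $\mathfrak g_m$ is at least $(n-m)\chi(\mathfrak g)$.
\item[(K2)] Equality holds for a dense set of orbits.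
\item[(K3)] If $\mathfrak g$ is reductive, equality holds for every orbit when $m=0$.
\end{itemize}
It is natural to guess that (K3) persists for all $m$. This is the problem that we take from \cite{source}: \emph{if $\mathfrak g$ is reductive, is the $(m,n)$-modality of every adjoint orbit of $\mathfrak g_m$ equal to $(n-m)\chi(\mathfrak g)$ for all $m\le n$?} The answer is no. Let $E_{ij}$ denote the matrix units.

\begin{theorem}\label{thm:sl5}
Let $\mathfrak g=\mathfrak{sl}_5$ and $x=(E_{13}+E_{24})+T(E_{21}+E_{35})\in\mathfrak g_1$. Every adjoint orbit of $\mathfrak g_2$ contained in $\pi_{2,1}^{-1}(G_1x)$ has codimension $6$ there. Hence the $(1,2)$-modality of $G_1x$ is $6$, while $\chi(\mathfrak{sl}_5)=4$.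
\end{theorem}

\begin{theorem}\label{thm:large}
Let $\mathfrak g$ be reductive with a simple factor of type $A_r$ $(r\ge4)$, $B_r$ $(r\ge5)$, $C_r$ $(r\ge3)$, $D_r$ $(r\ge5)$, $E_6$, $E_7$, $E_8$ or $F_4$. Then for every pair $1\le m<n$ some adjoint orbit of $\mathfrak g_m$ has $(m,n)$-modality at least $(n-m)\chi(\mathfrak g)+2$. So for such $\mathfrak g$, equality holds for all orbits only if $m=0$ or $m=n$.
\end{theorem}

In these two cases equality does hold: by (K3) for $m=0$, and because both sides vanish for $m=n$.

\begin{theorem}\label{thm:unbounded}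
For $k\ge2$, some adjoint orbit of $(\mathfrak{gl}_{2k})_1$ has $(1,2)$-modality at least $\chi+(k-1)(k-2)$, where $\chi=\chi(\mathfrak{gl}_{2k})=2k$. In particular the excess over $(n-m)\chi$ is unbounded.
\end{theorem}

\begin{theorem}\label{thm:small}
Let $\mathfrak g$ be reductive with all simple factors of type $A_1$, $A_2$, $A_3$, $B_2=C_2$ or $G_2$. Then for all $m\le n$ every adjoint orbit of $\mathfrak g_m$ has $(m,n)$-modality $(n-m)\chi(\mathfrak g)$.
\end{theorem}

Theorems \ref{thm:large} and \ref{thm:small} cover all simple types except $B_3$, $B_4$, $D_4$. We do not decide the question for reductive $\mathfrak g$ with a factor of one of these three types and no factor listed in Theorem \ref{thm:large}.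

The method is to lift one order at a time. To $y\in\mathfrak g_n$ we attach a decreasing chain of subalgebras $\mathfrak g^{y_0}=\mathfrak p_0\supset\mathfrak p_1\supset\cdots$ of $\mathfrak g$ whose dimensions add up to the codimension of the orbit (Section \ref{sec:count}). When $x\in\mathfrak g_m$ is lifted to $x+T^{m+1}z$, the new term $\mathfrak p_{m+1}$ is the radical of an alternating form on $\mathfrak p_m$, and $z$ enters this form only through the commutators of $\mathfrak p_m$ (Section \ref{sec:form}). If $\mathfrak p_m$ is abelian, or nearly so, the choice of $z$ has little effect and $\mathfrak p_{m+1}$ can stay large for every $z$. This is the source of all counterexamples (Sections \ref{sec:sl5}, \ref{sec:gradings}, \ref{sec:transfer}). In low rank there is no room for such subalgebras (Section \ref{sec:small}). Of the known facts we use only (K3), and only at one step of the proof of Theorem \ref{thm:small}.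

\section{Counting codimension order by order}\label{sec:count}

From now on $\mathfrak g$ is reductive, $\chi=\chi(\mathfrak g)$ is its rank, and $\langle\,,\rangle$ is a nondegenerate symmetric form with $\langle[a,b],c\rangle=\langle a,[b,c]\rangle$, extended $\mathbb C[T]$-bilinearly to $\mathfrak g[T]$. Invariance gives $[a,\mathfrak g]^\perp=\mathfrak g^a$, hence
\begin{equation}\label{eq:image}
[a,\mathfrak g]=(\mathfrak g^a)^\perp\qquad(a\in\mathfrak g).
\end{equation}
An element $a\in\mathfrak g$ is \emph{regular} if $\dim\mathfrak g^a=\chi$; regular elements form a dense open subset. For $y\in\mathfrak g_n$ and $k\le n$ we write $\mathfrak g_k^y$ for the centralizer in $\mathfrak g_k$ of the truncation of $y$, and we put $\mathfrak g_{-1}=0$. Subscripts are reserved for Takiff algebras; the pieces of a grading of $\mathfrak g$ are written $\mathfrak g(i)$.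

The codimension of an orbit is governed by the dimension of a centralizer, and a centralizer in $\mathfrak g_k$ is filtered by powers of $T$. The graded pieces of this filtration are the objects to study. For $y\in\mathfrak g_n$ and $0\le k\le n$, let
\[
\mathfrak p_k(y)=\{u(0):u\in\mathfrak g_k^y\}\subset\mathfrak g ,
\]
where $u(0)=u_0$ is the constant term. Concretely, $u_0\in\mathfrak p_k(y)$ if and only if there are $u_1,\dots,u_k\in\mathfrak g$ with
\begin{equation}\label{eq:system}
\sum_{i+j=l}[y_i,u_j]=0\qquad(l=0,1,\dots,k).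
\end{equation}
Thus $\mathfrak p_k(y)$ consists of the elements of $\mathfrak g^{y_0}$ that extend, up to order $k$, to elements commuting with $y$. It depends only on $y$ modulo $T^{k+1}$. It is a Lie subalgebra, being the image of $\mathfrak g_k^y$ under the homomorphism $u\mapsto u(0)$. We have $\mathfrak p_0(y)=\mathfrak g^{y_0}$ and $\mathfrak p_{k+1}(y)\subset\mathfrak p_k(y)$, and $y_0\in\mathfrak p_k(y)$ because $y$ commutes with itself.

\begin{lemma}\label{lem:jump}
$\dim\mathfrak p_k(y)=\dim\mathfrak g_k^y-\dim\mathfrak g_{k-1}^y$. In particular $\dim\mathfrak p_k(y)$ is constant on the orbit $G_ny$.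
\end{lemma}

\begin{proof}
The kernel of $\mathfrak g_k^y\to\mathfrak p_k(y)$, $u\mapsto u(0)$, consists of the elements $Tu'$ with $u'\in\mathfrak g_{k-1}$ and $T[y,u']\equiv0\bmod T^{k+1}$, that is, $[y,u']\equiv0\bmod T^k$. So it is isomorphic to $\mathfrak g_{k-1}^y$. The group $G_n$ acts on each quotient $\mathfrak g_k$ by automorphisms, which preserve dimensions of centralizers.
\end{proof}

\begin{proposition}\label{prop:formula}
Let $x\in\mathfrak g_m$ and $n\ge m$. Every adjoint orbit of $\mathfrak g_n$ in $\pi_{n,m}^{-1}(G_mx)$ contains a lift $y$ of $x$, and the codimension of $G_ny$ in $\pi_{n,m}^{-1}(G_mx)$ is $\sum_{k=m+1}^n\dim\mathfrak p_k(y)$. Hence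
\[
\mu_{m,n}(x)=\min_{y\in\pi_{n,m}^{-1}(x)}\ \sum_{k=m+1}^n\dim\mathfrak p_k(y).
\]
\end{proposition}

\begin{proof}
The generator $\exp(\operatorname{ad}w)$ of $G_n$ induces $\exp(\operatorname{ad}\pi_{n,m}(w))$ on $\mathfrak g_m$, so $G_n\to G_m$ is surjective and any point over $G_mx$ can be moved over $x$. The preimage has dimension $\dim\mathfrak g_m-\dim\mathfrak g_m^x+(n-m)\dim\mathfrak g=\dim\mathfrak g_n-\dim\mathfrak g_m^x$, and $\dim G_ny=\dim\mathfrak g_n-\dim\mathfrak g_n^y$. The codimension is therefore $\dim\mathfrak g_n^y-\dim\mathfrak g_m^y$, which telescopes by Lemma \ref{lem:jump}.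
\end{proof}

The chain $\mathfrak p_k(y)$ cannot shrink below the rank, because $y$ can be viewed as a point of $\mathfrak g$ over the field $\mathbb C((T))$, where it has a centralizer of dimension at least $\chi$.

\begin{lemma}\label{lem:lower}
$\dim\mathfrak p_k(y)\ge\chi$ for all $y\in\mathfrak g_n$ and $0\le k\le n$.
\end{lemma}

\begin{proof}
Since $\operatorname{rank}\operatorname{ad}a\le\dim\mathfrak g-\chi$ for all $a\in\mathfrak g$, the minors of $\operatorname{ad}a$ of size $\dim\mathfrak g-\chi+1$ vanish as polynomials in $a$. So they vanish at a lift $Y\in\mathfrak g[T]$ of $y$, and the kernel of $\operatorname{ad}Y$ on $\mathfrak g\otimes\mathbb C((T))$ has dimension at least $\chi$. Then $M=\{u\in\mathfrak g[[T]]:[Y,u]=0\}$ is a free $\mathbb C[[T]]$-module of rank at least $\chi$. If $Tu\in M$ then $u\in M$, so $M\cap T\mathfrak g[[T]]=TM$ and $u\mapsto u(0)$ embeds $M/TM$ in $\mathfrak g$. The image has dimension $\operatorname{rank}M\ge\chi$ and lies in $\mathfrak p_k(y)$.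
\end{proof}

Together with Proposition \ref{prop:formula} this gives (K1) for $\mathfrak g$. Since the chain decreases, only the first step matters for the question of equality. For $x\in\mathfrak g_m$ define the \emph{excess}
\[
\delta(x)=\mu_{m,m+1}(x)-\chi=\min_{z\in\mathfrak g}\dim\mathfrak p_{m+1}(x+T^{m+1}z)-\chi\ \ge0 .
\]
It depends only on the orbit $G_mx$. We write $\delta_{\mathfrak g}(x)$ when the ambient algebra matters, and call $x$ \emph{good} if $\delta(x)=0$.

\begin{corollary}\label{cor:onestep}
Let $x\in\mathfrak g_m$ and $n>m$. Then $\mu_{m,n}(x)\ge(n-m)\chi+\delta(x)$. If $x$ is good, then $\mu_{m,n}(x)=(n-m)\chi$.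
\end{corollary}

\begin{proof}
In the sum of Proposition \ref{prop:formula} the first term is at least $\chi+\delta(x)$ and the others are at least $\chi$. If $x$ is good, take a lift $y$ with $\dim\mathfrak p_{m+1}(y)=\chi$; the later terms are subspaces of $\mathfrak p_{m+1}(y)$ of dimension at least $\chi$, so they equal it.
\end{proof}

\begin{example}\label{ex:regular}
If $\dim\mathfrak p_m(x)=\chi$, the same squeeze shows that $x$ is good. This applies when $x_0$ is regular, which gives (K2) for $\mathfrak g$. At the other extreme, $x=0\in\mathfrak g_0$ is good: by \eqref{eq:system}, $\mathfrak p_1(Tz)=\mathfrak g^z$, which has dimension $\chi$ for regular $z$.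
\end{example}

\section{The example in $\mathfrak{sl}_5$}\label{sec:sl5}

We prove Theorem \ref{thm:sl5} by solving \eqref{eq:system} directly. Let $\mathfrak g=\mathfrak{sl}_5$ with $\langle a,b\rangle=\operatorname{tr}(ab)$, and $y=e+Tx_1+T^2z$ with $e=E_{13}+E_{24}$, $x_1=E_{21}+E_{35}$ and $z\in\mathfrak g$ arbitrary. The element $u_0$ lies in $\mathfrak p_2(y)$ if and only if there are $u_1,u_2$ with
\begin{align}
[e,u_0]&=0,\label{eq:E0}\\
[e,u_1]+[x_1,u_0]&=0,\label{eq:E1}\\
[e,u_2]+[x_1,u_1]+[z,u_0]&=0.\label{eq:E2}
\end{align}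
We want many solutions $u_0$ for every $z$. By \eqref{eq:image}, equation \eqref{eq:E2} is solvable in $u_2$ if and only if $[x_1,u_1]+[z,u_0]$ is orthogonal to every $v\in\mathfrak g^e$, and $z$ contributes $\langle z,[u_0,v]\rangle$. So $u_0$ should range over a large abelian subalgebra. Cutting $5\times5$ matrices into blocks of sizes $2+3$ provides one of dimension $6>4$:
\[
x=e+Tx_1=\left(\begin{array}{cc|ccc}0&0&1&0&0\\ T&0&0&1&0\\ \hline 0&0&0&0&T\\0&0&0&0&0\\0&0&0&0&0\end{array}\right).
\]
Let $\mathfrak g(1)$ be the upper right block, $\mathfrak g(-1)$ the lower left block, and $\mathfrak g(0)$ the block diagonal matrices $(a,d)$ of trace zero, with $a$ of size $2$ and $d$ of size $3$. This is a Lie algebra grading, $\langle\mathfrak g(i),\mathfrak g(j)\rangle=0$ unless $i+j=0$, and $\mathfrak g(1)$ is abelian of dimension $6$. The element $e\in\mathfrak g(1)$ is the block $\epsilon=(I_2\,|\,0)$, and $x_1\in\mathfrak g(0)$.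

\medskip\noindent\emph{The centralizer of $e$.} We have $[(a,d),e]=a\epsilon-\epsilon d$, and $\epsilon d$ consists of the first two rows of $d$. So every element of $\mathfrak g(1)$ is $[(0,d),e]$ for some $d$, and subtracting a scalar matrix to make the trace zero gives $[\mathfrak g(0),e]=\mathfrak g(1)$. If a lower left block $\gamma$ commutes with $e$, then $\gamma\epsilon=(\gamma\,|\,0)$ vanishes, so $\gamma=0$. Hence $\mathfrak g^e=\mathfrak s\oplus\mathfrak g(1)$ with $\mathfrak s=\mathfrak g(0)^e$. It is easier to drop the trace condition: $\tilde{\mathfrak s}=\mathfrak s\oplus\mathbb C\cdot1$ is the set of pairs $(a,d)$ with $a\epsilon=\epsilon d$, that is,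
\[
d=\begin{pmatrix}a&0\\ b&t\end{pmatrix},\qquad a\in\mathfrak{gl}_2,\quad b\in\mathbb C^{1\times2},\quad t\in\mathbb C .
\]

\begin{lemma}\label{lem:frob}
The alternating form $B(\sigma,\sigma')=\langle x_1,[\sigma,\sigma']\rangle$ on $\mathfrak s$ is nondegenerate.
\end{lemma}

\begin{proof}
We compute the radical on $\tilde{\mathfrak s}$. The bracket of $(a,b,t)$ and $(a',b',t')$ has $a$-part $[a,a']$, $b$-part $ba'+tb'-b'a-t'b$ and $t$-part $0$. Pairing with $x_1$ reads off the entries in positions $(1,2)$ and $(5,3)$, so $\langle x_1,(a,b,t)\rangle=\operatorname{tr}(Na)+b\eta$ with $N=\begin{pmatrix}0&0\\1&0\end{pmatrix}$, $\eta=\begin{pmatrix}1\\0\end{pmatrix}$. Using $\operatorname{tr}(N[a,a'])=\operatorname{tr}([N,a]a')$ and $ba'\eta=\operatorname{tr}(\eta ba')$ we get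
\[
B\big((a,b,t),(a',b',t')\big)=\operatorname{tr}\big(([N,a]+\eta b)\,a'\big)+b'(t\eta-a\eta)-t'\,b\eta .
\]
So $(a,b,t)$ is in the radical if and only if $a\eta=t\eta$, $b\eta=0$ and $[N,a]+\eta b=0$. The first two conditions give $a=\begin{pmatrix}t&p\\0&q\end{pmatrix}$ and $b=(0,b_2)$. Then
\[
[N,a]+\eta b=\begin{pmatrix}0&0\\t&p\end{pmatrix}-\begin{pmatrix}p&0\\q&0\end{pmatrix}+\begin{pmatrix}0&b_2\\0&0\end{pmatrix}=\begin{pmatrix}-p&b_2\\t-q&p\end{pmatrix},
\]
so $p=b_2=0$ and $q=t$. The radical on $\tilde{\mathfrak s}$ is $\mathbb C\cdot1$. As $1$ is central, the radical on $\mathfrak s$ is $\mathfrak s\cap\mathbb C\cdot1=0$.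
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:sl5}]
We show that $\mathfrak p_2(y)=\mathfrak g(1)$ for every $z$; Proposition \ref{prop:formula} then gives codimension $6$ for every orbit.

Suppose that $u_0$ solves \eqref{eq:E0} and \eqref{eq:E1}. Then $u_0=\sigma+u_+$ with $\sigma\in\mathfrak s$, $u_+\in\mathfrak g(1)$, and $[x_1,u_0]\in[e,\mathfrak g]$ is orthogonal to $\mathfrak s$. For $\sigma'\in\mathfrak s$ this gives $0=\langle x_1,[\sigma+u_+,\sigma']\rangle=B(\sigma,\sigma')$, because $[u_+,\sigma']\in\mathfrak g(1)$ is orthogonal to $x_1$. By Lemma \ref{lem:frob}, $\sigma=0$. So $\mathfrak p_2(y)\subset\mathfrak g(1)$.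

Conversely let $u_0\in\mathfrak g(1)$. Equation \eqref{eq:E0} holds. Since $[x_1,u_0]\in\mathfrak g(1)=[e,\mathfrak g(0)]$, there is $w\in\mathfrak g(0)$ with $[e,w]=-[x_1,u_0]$, and $u_1=w+\sigma$ solves \eqref{eq:E1} for every $\sigma\in\mathfrak s$. It remains to choose $\sigma$ so that $c=[x_1,w+\sigma]+[z,u_0]$ is orthogonal to $\mathfrak g^e=\mathfrak s\oplus\mathfrak g(1)$. For $v\in\mathfrak g(1)$ this is automatic: $[x_1,w+\sigma]\in\mathfrak g(0)$ is orthogonal to $v$, and $\langle[z,u_0],v\rangle=\langle z,[u_0,v]\rangle=0$. For $\sigma'\in\mathfrak s$ we have $\langle c,\sigma'\rangle=B(\sigma,\sigma')+\langle[x_1,w]+[z,u_0],\sigma'\rangle$, and by Lemma \ref{lem:frob} some $\sigma$ makes this vanish for all $\sigma'$. So \eqref{eq:E2} is solvable and $u_0\in\mathfrak p_2(y)$.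
\end{proof}

\section{The alternating form of a one-step lift}\label{sec:form}

In the proof above, the obstruction to solving \eqref{eq:E2} was a linear form on $\mathfrak g^e$, and the freedom in $u_1$ removed all of it except its restriction to $\mathfrak p_1(x)=\mathfrak g(1)$. The same holds in general: after all intermediate terms are adjusted, the obstruction to extending $u_0\in\mathfrak p_m(x)$ by one more order is a linear form on $\mathfrak p_m(x)$ itself, and it is alternating in the two arguments.

Let $x\in\mathfrak g_m$, represented by a polynomial of degree at most $m$, let $z\in\mathfrak g$ and $y=x+T^{m+1}z$. Call $u\in\mathfrak g[T]$ an \emph{extension} of $u_0\in\mathfrak p_m(x)$ if $u(0)=u_0$ and $[x,u]\in T^{m+1}\mathfrak g[T]$. Then also $[y,u]\in T^{m+1}\mathfrak g[T]$, and we let $c(u)\in\mathfrak g$ be the coefficient of $T^{m+1}$ in $[y,u]$.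

\begin{lemma}\label{lem:beta}
For $u_0,v_0\in\mathfrak p_m(x)$ with extensions $u,v$, let $\beta_z(u_0,v_0)$ be the coefficient of $T^{m+1}$ in $\langle y,[u,v]\rangle$. Then $\beta_z$ is a well-defined alternating form on $\mathfrak p_m(x)$,
\begin{equation}\label{eq:beta}
\beta_z(u_0,v_0)=\langle c(u),v_0\rangle=\beta_0(u_0,v_0)+\langle z,[u_0,v_0]\rangle ,
\end{equation}
and its radical is $\mathfrak p_{m+1}(y)$. Hence $\dim\mathfrak p_{m+1}(y)=\dim\mathfrak p_m(x)-\operatorname{rank}\beta_z$.
\end{lemma}

\begin{proof}
Write $\mathfrak p_m=\mathfrak p_m(x)$. From $\langle y,[u,v]\rangle=\langle[y,u],v\rangle$ and $[y,u]\in T^{m+1}\mathfrak g[T]$ we get the first equality in \eqref{eq:beta}. So the coefficient depends on $v$ only through $v_0$, and by antisymmetry on $u$ only through $u_0$. It is bilinear and vanishes for $u=v$. The term $T^{m+1}z$ of $y$ contributes $\langle z,[u_0,v_0]\rangle$, which is the second equality.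

If $u_0\in\mathfrak p_{m+1}(y)$, then $u_0$ has an extension with $c(u)=0$, so $u_0$ lies in the radical. Conversely let $u_0$ be in the radical, so $c(u)\in\mathfrak p_m^\perp$. The extensions of $u_0$ are the $u+Tw$ with $[x,w]\in T^m\mathfrak g[T]$, so we must show that the space $D$ of all $c(Tw)$, for such $w$, is the whole of $\mathfrak p_m^\perp$. First, $Tw$ is an extension of $0$, so $\langle c(Tw),v_0\rangle=\beta_z(0,v_0)=0$ and $D\subset\mathfrak p_m^\perp$. Now count dimensions. The element $c(Tw)$ is the coefficient of $T^m$ in $[x,w]$ and depends only on the class of $w$ in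
\[
\{w\in\mathfrak g_m:[x,w]\in T^m\mathfrak g_m\}=\pi_{m,m-1}^{-1}(\mathfrak g_{m-1}^x),
\]
a space of dimension $\dim\mathfrak g+\dim\mathfrak g_{m-1}^x$ (for $m=0$ it is $\mathfrak g$). This space maps onto $D$ with kernel $\mathfrak g_m^x$. By Lemma \ref{lem:jump}, $\dim D=\dim\mathfrak g-\dim\mathfrak p_m$, so $D=\mathfrak p_m^\perp$. Choose $w$ with $c(Tw)=-c(u)$. Then $c(u+Tw)=0$, which means $u_0\in\mathfrak p_{m+1}(y)$.
\end{proof}

For any Lie algebra $\mathfrak p$ and $\zeta\in\mathfrak p^*$, the stabilizer $\mathfrak p^\zeta$ is the radical of the alternating form $\zeta([\cdot,\cdot])$, so $\chi(\mathfrak p)=\dim\mathfrak p-\max_\zeta\operatorname{rank}\zeta([\cdot,\cdot])$. As $z$ runs over $\mathfrak g$, the restriction of $\langle z,\cdot\rangle$ to $\mathfrak p_m(x)$ runs over all of $\mathfrak p_m(x)^*$. So \eqref{eq:beta} ties the excess of $x$ to the index of $\mathfrak p_m(x)$.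

\begin{corollary}\label{cor:beta}
Let $x\in\mathfrak g_m$.
\begin{itemize}
\item[(a)] $\dim\mathfrak p_k(x)-\chi$ is a nonnegative even integer for $0\le k\le m$.
\item[(b)] If some $\zeta\in\mathfrak p_m(x)^*$ has $\operatorname{rank}\zeta([\cdot,\cdot])\ge\dim\mathfrak p_m(x)-\chi$, that is, if $\chi(\mathfrak p_m(x))\le\chi$, then $x$ is good.
\item[(c)] If $m=0$, then $\delta(x)=\chi(\mathfrak g^x)-\chi$. In particular \emph{(K3)} for $n=1$ says that $\chi(\mathfrak g^a)=\chi$ for all $a\in\mathfrak g$.
\end{itemize}
\end{corollary}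

\begin{proof}
(a) Alternating forms have even rank. The form $\langle a,[\cdot,\cdot]\rangle$ on $\mathfrak g$ has radical $\mathfrak g^a$, so $\dim\mathfrak g^a\equiv\dim\mathfrak g\pmod2$ for all $a$. Taking $a=x_0$ and $a$ regular gives $\dim\mathfrak p_0(x)\equiv\chi$. Lemma \ref{lem:beta} propagates the parity along the chain, and Lemma \ref{lem:lower} gives the sign.

(b) Choose $z$ with $\langle z,\cdot\rangle=\zeta$ on $\mathfrak p_m(x)$. For $t\ne0$, $\beta_{tz}=t\,\big(t^{-1}\beta_0+\zeta([\cdot,\cdot])\big)$. A nonzero minor of $\zeta([\cdot,\cdot])$ stays nonzero after a small perturbation, so $\operatorname{rank}\beta_{tz}\ge\dim\mathfrak p_m(x)-\chi$ for $t$ large. Then $\dim\mathfrak p_{m+1}(x+T^{m+1}tz)\le\chi$, and $\delta(x)=0$.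

(c) For $m=0$ the constant $u=u_0$ is an extension, so $\beta_0=0$ and $\beta_z=\langle z,[\cdot,\cdot]\rangle$ on $\mathfrak g^x$.
\end{proof}

This explains where the guess breaks down. For $m=0$ the algebra $\mathfrak p_m(x)$ is a full centralizer, whose index is $\chi$. For $m\ge1$ it is a smaller subalgebra, and its index can be larger: in Section \ref{sec:sl5} it was abelian of dimension $6$. A large index is necessary for a positive excess, by (b), but the term $\beta_0$ must also be controlled. We bound ranks by means of isotropic subspaces, that is, subspaces on which the form vanishes.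

\begin{lemma}\label{lem:iso}
Let $\beta$ be an alternating form on a finite dimensional space $P$, with radical $P_0$, and let $U\subset P$ be isotropic. Then \emph{(a)} $\operatorname{rank}\beta\le2\operatorname{codim}U$, and \emph{(b)} $\operatorname{rank}\beta\ge2\dim U$ if $U\cap P_0=0$.
\end{lemma}

\begin{proof}
Let $\operatorname{rank}\beta=2\rho=\dim P/P_0$. The image of $U$ in the symplectic space $P/P_0$ is isotropic, so it has dimension at most $\rho$ and codimension at least $\rho$. Its codimension is at most $\operatorname{codim}U$, which gives (a); in case (b) its dimension is $\dim U$.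
\end{proof}

\section{Three-term gradings}\label{sec:gradings}

The example in $\mathfrak{sl}_5$ used only the block grading and Lemma \ref{lem:frob}. When the form $B$ is degenerate, the subalgebra $\mathfrak p_1(x)$ is larger than $\mathfrak g(1)$, but $\mathfrak g(1)$ remains isotropic and Lemma \ref{lem:iso} still bounds the rank.

\begin{proposition}\label{prop:grading}
Let $\mathfrak g=\mathfrak g(-1)\oplus\mathfrak g(0)\oplus\mathfrak g(1)$ be a Lie algebra grading with $\langle\mathfrak g(i),\mathfrak g(j)\rangle=0$ unless $i+j=0$. Let $e\in\mathfrak g(1)$ satisfy $[\mathfrak g(0),e]=\mathfrak g(1)$, let $\mathfrak s=\mathfrak g(0)^e$, $x_1\in\mathfrak g(0)$, $\xi=\langle x_1,\cdot\rangle|_{\mathfrak s}\in\mathfrak s^*$, and $x=e+Tx_1\in\mathfrak g_1$. Then $\mathfrak p_1(x)=\mathfrak s^\xi\oplus\mathfrak g(1)$, and $\mathfrak g(1)$ is isotropic for $\beta_z$ for every $z\in\mathfrak g$. If $\mathfrak z\subset\mathfrak g(0)$ is a subspace of the center of $\mathfrak g$, then for every $z\in\mathfrak g$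
\begin{equation}\label{eq:bound}
\dim\mathfrak p_2(x+T^2z)\ge\dim\mathfrak g(1)-\dim\mathfrak s^\xi+2\dim\mathfrak z .
\end{equation}
\end{proposition}

\begin{proof}
The centralizer $\mathfrak g^e$ is graded and contains the abelian subalgebra $\mathfrak g(1)$. If $w\in\mathfrak g(-1)$ commutes with $e$, then $\langle w,[e,\mathfrak g(0)]\rangle=0$, so $w$ is orthogonal to $\mathfrak g(1)$, hence to $\mathfrak g$, and $w=0$. Thus $\mathfrak g^e=\mathfrak s\oplus\mathfrak g(1)$. By Lemma \ref{lem:beta} with $m=0$, $\mathfrak p_1(x)$ is the radical of $\langle x_1,[\cdot,\cdot]\rangle$ on $\mathfrak g^e$. Since $[\mathfrak g(1),\mathfrak g^e]\subset\mathfrak g(1)$ is orthogonal to $x_1$, this radical is $\mathfrak s^\xi\oplus\mathfrak g(1)$.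

Let $u_0\in\mathfrak g(1)$. As $[x_1,u_0]\in\mathfrak g(1)=[e,\mathfrak g(0)]$, there is $w\in\mathfrak g(0)$ with $[e,w]=-[x_1,u_0]$. Then $[x,u_0+Tw]=T^2[x_1,w]$, so $u_0+Tw$ is an extension of $u_0$ and \eqref{eq:beta} gives
\[
\beta_z(u_0,v_0)=\langle[x_1,w],v_0\rangle+\langle z,[u_0,v_0]\rangle\qquad(v_0\in\mathfrak p_1(x)).
\]
For $v_0\in\mathfrak g(1)$ the first term vanishes because $[x_1,w]\in\mathfrak g(0)$, and the second because $\mathfrak g(1)$ is abelian.

A central element $u_0$ is its own extension and has $c(u_0)=0$, so $\mathfrak z\subset\mathfrak s^\xi$ lies in the radical of $\beta_z$. Hence $\mathfrak g(1)\oplus\mathfrak z$ is isotropic of codimension $\dim\mathfrak s^\xi-\dim\mathfrak z$ in $\mathfrak p_1(x)$. Lemmas \ref{lem:beta} and \ref{lem:iso}(a) give $\dim\mathfrak p_2\ge\dim\mathfrak s^\xi+\dim\mathfrak g(1)-2(\dim\mathfrak s^\xi-\dim\mathfrak z)$.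
\end{proof}

The hypothesis $[\mathfrak g(0),e]=\mathfrak g(1)$ is used twice: to exclude a component of $\mathfrak g^e$ in degree $-1$, and to find the extension with $w$ in degree $0$, which is what kills $\beta_0$ on $\mathfrak g(1)$. To make \eqref{eq:bound} strong one takes $\xi$ with $\dim\mathfrak s^\xi=\chi(\mathfrak s)$, and the construction succeeds when $\dim\mathfrak g(1)-\chi(\mathfrak s)+2\dim\mathfrak z$ exceeds the rank. For block gradings, $\dim\mathfrak g(1)$ grows quadratically with the rank.

\begin{proof}[Proof of Theorem \ref{thm:unbounded}]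
Grade $\mathfrak g=\mathfrak{gl}_{2k}$ by blocks of sizes $k+k$ and use the trace form. Let $e=\begin{pmatrix}0&I\\0&0\end{pmatrix}$ and $x_1=\operatorname{diag}(0,A)$, where $A$ is diagonal with distinct entries. The bracket $[\operatorname{diag}(a,d),e]$ has upper right block $a-d$, so $[\mathfrak g(0),e]=\mathfrak g(1)$ and $\mathfrak s=\{\operatorname{diag}(a,a)\}\cong\mathfrak{gl}_k$. Here $\xi(a)=\operatorname{tr}(Aa)$ and $\xi([a,a'])=\operatorname{tr}([A,a]a')$, so $\mathfrak s^\xi$ is the centralizer of $A$, of dimension $k$. With $\mathfrak z=\mathbb C\cdot1$, inequality \eqref{eq:bound} gives $\dim\mathfrak p_2(x+T^2z)\ge k^2-k+2=2k+(k-1)(k-2)$ for every $z$. Apply Proposition \ref{prop:formula}.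
\end{proof}

For $k=2$ this bound is just $\chi$, in accordance with Theorem \ref{thm:small}. The second building block for Theorem \ref{thm:large} is symplectic.

\begin{proposition}\label{prop:sp6}
There is $x\in(\mathfrak{sp}_6)_1$ with $x_0$ nilpotent and $\delta(x)\ge2$.
\end{proposition}

\begin{proof}
Let $\mathfrak g=\mathfrak{sp}_6=\left\{\begin{pmatrix}P&Q\\R&-P^t\end{pmatrix}:Q=Q^t,\ R=R^t\right\}$, with $3\times3$ blocks, the block grading and the trace form; its rank is $3$. Let $e\in\mathfrak g(1)$ be given by $Q=I$. The bracket $[\operatorname{diag}(P,-P^t),e]$ has upper right block $P+P^t$. So $[\mathfrak g(0),e]=\mathfrak g(1)$, of dimension $6$, and $\mathfrak s=\{\operatorname{diag}(P,P):P^t=-P\}\cong\mathfrak{so}_3\cong\mathfrak{sl}_2$. The trace form is nondegenerate on $\mathfrak s$. Take $0\ne x_1\in\mathfrak s$. Then $\xi([\sigma,\sigma'])=\langle[x_1,\sigma],\sigma'\rangle$, so $\mathfrak s^\xi$ is the centralizer of a nonzero element of $\mathfrak{sl}_2$ and has dimension $1$. By \eqref{eq:bound} with $\mathfrak z=0$, $\dim\mathfrak p_2(x+T^2z)\ge6-1=\chi+2$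 for every $z$.
\end{proof}

\section{Transferring the excess}\label{sec:transfer}

We have elements of excess at least $2$ in $(\mathfrak{sl}_5)_1$ and $(\mathfrak{sp}_6)_1$. To move them to higher $m$ and to larger algebras we need operations that preserve the excess. The same operations will reduce Theorem \ref{thm:small} to a few cases.

Recall that for a semisimple element $s\in\mathfrak g$ the centralizer $\mathfrak l=\mathfrak g^s$, a \emph{Levi subalgebra}, is reductive and contains a Cartan subalgebra of $\mathfrak g$, so $\chi(\mathfrak l)=\chi(\mathfrak g)$. Since $\operatorname{ad}s$ is diagonalizable, $\mathfrak g=\mathfrak l\oplus\mathfrak l'$ with $\mathfrak l'=[s,\mathfrak g]$, the map $\operatorname{ad}s$ is invertible on $\mathfrak l'$, and $[\mathfrak l,\mathfrak l']\subset\mathfrak l'$.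

\begin{lemma}\label{lem:transfer}
\begin{itemize}
\item[(a)] If $\mathfrak g=\mathfrak a\oplus\mathfrak c$ is a direct sum of ideals and $x=x'+x''$ with $x'\in\mathfrak a_m$, $x''\in\mathfrak c_m$, then $\delta_{\mathfrak g}(x)=\delta_{\mathfrak a}(x')+\delta_{\mathfrak c}(x'')$. If $\mathfrak g$ is abelian, $\delta=0$.
\item[(b)] If $x\in\mathfrak g_m$, then $Tx\in\mathfrak g_{m+1}$ satisfies $\delta(Tx)=\delta(x)$.
\item[(c)] Let $s\in\mathfrak g$ be semisimple, $\mathfrak l=\mathfrak g^s$, and let $x\in\mathfrak g_m$ have $x_0=s+e$ with $e\in\mathfrak l$ and $\operatorname{ad}_{\mathfrak g}e$ nilpotent. Then $G_mx$ contains an element of $\mathfrak l_m$ with constant term $x_0$, and if $x\in\mathfrak l_m$, then $\delta_{\mathfrak g}(x)=\delta_{\mathfrak l}(x-s)$.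
\end{itemize}
\end{lemma}

\begin{proof}
(a) The system \eqref{eq:system} splits into its $\mathfrak a$- and $\mathfrak c$-components, so $\mathfrak p_{m+1}$ is a direct sum, the components of $z$ vary independently, and the rank is additive. In an abelian algebra $\mathfrak p_k=\mathfrak g$ and $\chi=\dim\mathfrak g$.

(b) The lifts of $Tx$ to $\mathfrak g_{m+2}$ are the elements $Ty$ with $y=x+T^{m+1}z$, and $\mathfrak p_{m+2}(Ty)=\mathfrak p_{m+1}(y)$ because $[Ty,u]\equiv0\bmod T^{m+3}$ if and only if $[y,u]\equiv0\bmod T^{m+2}$.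

(c) On $\mathfrak l'$ the map $\operatorname{ad}x_0$ is the sum of the invertible map $\operatorname{ad}s$ and the commuting nilpotent map $\operatorname{ad}e$, hence invertible. For $y$ with constant term $x_0$, $j\ge1$ and $w\in\mathfrak l'$,
\[
\exp(\operatorname{ad}T^jw)\,y\equiv y+T^j[w,x_0]\pmod{T^{j+1}},
\]
so a suitable $w$ removes the $\mathfrak l'$-component of $y_j$ without changing the lower coefficients or the $\mathfrak l$-component of $y_j$. Doing this for $j=1,\dots,m$ in turn moves $x$ into $\mathfrak l_m$. Now let $x\in\mathfrak l_m$ and $z=z_{\mathfrak l}+z'$ with $z_{\mathfrak l}\in\mathfrak l$, $z'\in\mathfrak l'$. The step $j=m+1$ conjugates $x+T^{m+1}z$ to $y=x+T^{m+1}z_{\mathfrak l}\in\mathfrak l_{m+1}$, which does not change $\dim\mathfrak p_{m+1}$ by Lemma \ref{lem:jump}. The map $\operatorname{ad}y$ preserves both summands of $\mathfrak g_{m+1}=\mathfrak l_{m+1}\oplus\mathfrak l'\otimes\mathbb C[T]/(T^{m+2})$. It is injective on the second: if $T^iu_i$ is the lowest nonzero term of $u$, then $[y,u]$ has the nonzero term $T^i[x_0,u_i]$.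 So $\mathfrak g_{m+1}^y=\mathfrak l_{m+1}^{y}=\mathfrak l_{m+1}^{y-s}$, as $s$ is central in $\mathfrak l$. Hence $\mathfrak p_{m+1}(y)$ computed in $\mathfrak g$ equals $\mathfrak p_{m+1}(x-s+T^{m+1}z_{\mathfrak l})$ computed in $\mathfrak l$. Take the minimum over $z$ and use $\chi(\mathfrak l)=\chi(\mathfrak g)$.
\end{proof}

The term $s$ in (c) is essential: it makes the centralizer in $\mathfrak g$ collapse to the centralizer in $\mathfrak l$. Nilpotency of $e$ is used only to keep $\operatorname{ad}x_0$ invertible on $\mathfrak l'$.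

\begin{proof}[Proof of Theorem \ref{thm:large}]
The Dynkin diagrams of $A_r$ $(r\ge4)$, $B_r$ and $D_r$ $(r\ge5)$, $E_6,E_7,E_8$ contain a subdiagram of type $A_4$; for $B_r$ and $D_r$, deleting one end node leaves $A_{r-1}$. The diagrams of $C_r$ $(r\ge3)$ and $F_4$ contain a subdiagram of type $C_3$: a long simple root followed by two short ones. Let $I$ be the set of simple roots of such a subdiagram, and choose $s$ in the Cartan subalgebra with $\alpha(s)=0$ for $\alpha\in I$ and $\alpha(s)=1$ for the other simple roots of $\mathfrak g$. The roots vanishing on $s$ are those in the span of $I$, so $\mathfrak l=\mathfrak g^s=\mathfrak a\oplus\mathfrak c$ with $\mathfrak a\cong\mathfrak{sl}_5$ or $\mathfrak{sp}_6$ and $\mathfrak c$ the center of $\mathfrak l$.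

Let $x'\in\mathfrak a_1$ be the element of Theorem \ref{thm:sl5} or Proposition \ref{prop:sp6}, so $\delta_{\mathfrak a}(x')\ge2$. Its constant term is a nilpotent element of the simple algebra $\mathfrak a$, so it acts nilpotently in every finite dimensional $\mathfrak a$-module, in particular in $\mathfrak g$. Put $x=s+x'\in\mathfrak g_1$. By Lemma \ref{lem:transfer}, parts (b), (c) and (a),
\[
\delta_{\mathfrak g}(T^{m-1}x)=\delta_{\mathfrak g}(x)=\delta_{\mathfrak l}(x')=\delta_{\mathfrak a}(x')\ge2\qquad(m\ge1),
\]
where $T^{m-1}x\in\mathfrak g_m$. Corollary \ref{cor:onestep} gives $\mu_{m,n}(T^{m-1}x)\ge(n-m)\chi+2$ for $n>m$.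
\end{proof}

\section{Low rank: every element is good}\label{sec:small}

By Corollary \ref{cor:onestep}, Theorem \ref{thm:small} says that every $x\in\mathfrak g_m$ is good, for every $m$. After the reductions of Lemma \ref{lem:transfer}, $x_0$ is a nonzero nilpotent element of a simple algebra, and $\mathfrak p_m(x)$ is a subalgebra of $\mathfrak g^{x_0}$ containing $x_0$ whose dimension has the parity of $\chi$. We have no further information on $\mathfrak p_m(x)$ or on $\beta_0$, so we show that \emph{every} such subalgebra has index at most $\chi$ and apply Corollary \ref{cor:beta}(b). Two structural facts are needed: a bound on abelian subalgebras and the shape of the largest centralizer. For simple $\mathfrak g$ fix a Cartan subalgebra $\mathfrak t$, a Borel subalgebra $\mathfrak b\supset\mathfrak t$ with group $B\subset G_0$, and root vectors $e_\alpha$. Both facts follow from Borel's fixed point theorem: a connected solvable linear algebraic group acting on a nonempty projective variety has a fixed point.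

\subsection{Abelian subalgebras}

\begin{lemma}\label{lem:abelian}
A simple Lie algebra of type $A_3$, $B_2$, $G_2$ has no abelian subalgebra of dimension $d=5,4,4$ respectively.
\end{lemma}

\begin{proof}
The $d$-dimensional abelian subalgebras form a closed $G_0$-stable subset of a Grassmannian. If it is nonempty, it contains a $B$-fixed point $\mathfrak a$, so $[\mathfrak b,\mathfrak a]\subset\mathfrak a$. Being $\mathfrak t$-stable, $\mathfrak a$ is the sum of $\mathfrak a\cap\mathfrak t$ and some root spaces. If $e_{-\alpha}\in\mathfrak a$ with $\alpha>0$, then $[e_\alpha,e_{-\alpha}]\in\mathfrak a$ does not commute with $e_{-\alpha}$. If $0\ne h\in\mathfrak a\cap\mathfrak t$, pick a simple root $\alpha$ with $\alpha(h)\ne0$; then $e_\alpha\in\mathfrak a$ does not commute with $h$. So $\mathfrak a$ is the sum of the root spaces for a set $S$ of $d$ positive roots. Since $[e_\alpha,e_\beta]\ne0$ whenever $\alpha+\beta$ is a root, $S$ has two properties: if $\alpha\in S$, $\beta>0$ and $\alpha+\beta$ is a root, then $\alpha+\beta\in S$; and no two elements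 of $S$ sum to a root.

In $B_2$ there are only $4$ positive roots, so $S$ contains both simple roots, whose sum is a root.

In $G_2$, with $\alpha$ short and $\beta$ long, the positive roots are $\alpha,\beta,\alpha+\beta,2\alpha+\beta,3\alpha+\beta,3\alpha+2\beta$. If $S$ contained a simple root, the first property would put the four non-simple roots in $S$, giving $|S|\ge5$. So $S$ consists of the four non-simple roots, and $(\alpha+\beta)+(2\alpha+\beta)$ is a root.

In $A_3$, $S$ omits exactly one of the $6$ positive roots. A non-simple root is a sum of two positive roots, which would lie in $S$, so by the first property the omitted root is simple. If $\alpha_1$ or $\alpha_3$ is omitted, two adjacent simple roots remain. If $\alpha_2$ is omitted, $\alpha_1$ and $\alpha_2+\alpha_3$ remain. In each case the sum is a root.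
\end{proof}

\subsection{The centralizer of a highest root vector}

Let $\theta$ be the highest root, $e=e_\theta$, and $(e,h,f)$ the $\mathfrak{sl}_2$-triple with $h=\theta^\vee$. Since $\theta$ is long and dominant, $\gamma(h)\in\{0,1\}$ for positive roots $\gamma\ne\theta$. So the eigenspaces of $\operatorname{ad}h$ give a grading $\mathfrak g=\bigoplus_{i=-2}^2\mathfrak g(i)$ with $\mathfrak g(2)=\mathbb Ce$. Put $V=\mathfrak g(1)$ and $\mathfrak k=\mathfrak g(0)^e$.

\begin{lemma}\label{lem:minimal}
Let $\mathfrak g$ be simple.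
\begin{itemize}
\item[(a)] $\mathfrak g^e=\mathfrak k\oplus V\oplus\mathbb Ce$, the element $e$ is central in it, $[\mathfrak k,V]\subset V$, and $[v,v']=\omega(v,v')e$ for a $\mathfrak k$-invariant symplectic form $\omega$ on $V$. Moreover $\dim\mathfrak g^e=\dim\mathfrak g-\dim V-2$.
\item[(b)] Every nonzero nilpotent $e'\in\mathfrak g$ has $\dim\mathfrak g^{e'}\le\dim\mathfrak g^e$, with equality only if $e'\in G_0e$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By $\mathfrak{sl}_2$-theory, $\operatorname{ad}e$ is injective in negative degrees and $\operatorname{ad}f\colon\mathfrak g(1)\to\mathfrak g(-1)$ is bijective; $\operatorname{ad}e$ kills degrees $1$ and $2$. This gives the decomposition. The map $\operatorname{ad}e\colon\mathfrak g(0)\to\mathbb Ce$ is onto, so $\dim\mathfrak g^e=\dim\mathfrak g(0)+\dim V$, while $\dim\mathfrak g=\dim\mathfrak g(0)+2\dim V+2$. If $\omega(v,V)=0$, then $0=\langle[v,V],f\rangle=\langle v,[V,f]\rangle=\langle v,\mathfrak g(-1)\rangle$, so $v=0$. Invariance of $\omega$ is the Jacobi identity together with $[\mathfrak k,e]=0$.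

(b) By the Jacobson--Morozov theorem $[h',e']=2e'$ for some $h'$, so $G_0e'$ is stable under nonzero scalars and its closure is a cone. The projectivization of this cone contains a $B$-fixed point, and the only $B$-stable line in the simple module $\mathfrak g$ is $\mathbb Ce$. So $e\in\overline{G_0e'}$. Either $e\in G_0e'$, or $G_0e$ lies in the boundary of $G_0e'$ and has smaller dimension.
\end{proof}

The roots of $V$ are the positive $\gamma$ with $\gamma(h)=1$: none for $A_1$; $\alpha_1,\alpha_2$ for $A_2$; the two short positive roots for $B_2$; four roots for $A_3$ and $G_2$, listed below. This gives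
\[
\begin{array}{c|ccccc}
 & A_1&A_2&B_2&A_3&G_2\\ \hline
\chi&1&2&2&3&2\\
\dim\mathfrak g&3&8&10&15&14\\
\dim V&0&2&2&4&4\\
\dim\mathfrak g^{e}&1&4&6&9&8
\end{array}
\]

\emph{Type $A_3$.} In $\mathfrak{sl}_4$ take $e=E_{14}$. Then $\mathfrak k=\{\operatorname{diag}(a,D,a):D\in\mathfrak{gl}_2,\ a=-\frac12\operatorname{tr}D\}\cong\mathfrak{gl}_2$ and $V=R\oplus C$, where $R=\langle E_{12},E_{13}\rangle$ consists of rows $r$ and $C=\langle E_{24},E_{34}\rangle$ of columns $c$. The action is $r\mapsto ar-rD$, $c\mapsto Dc-ac$, and $\omega(r+c,r'+c')=rc'-r'c$, so $[R,R]=[C,C]=0$. The matrices $D$ of trace zero act on $R$ and on $C$ through all of $\mathfrak{sl}_2$, and $D=I$ acts by $-2$ on $R$ and by $2$ on $C$. Hence $\mathfrak k$ acts through all of $\mathfrak{gl}(R)$ and all of $\mathfrak{gl}(C)$, and the only proper nonzero $\mathfrak k$-submodules of $V$ are $R$ and $C$.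

\emph{Type $G_2$.} Here $\theta=3\alpha+2\beta$, and $3\alpha(h)+2\beta(h)=2$ forces $\alpha(h)=0$, $\beta(h)=1$. So $\mathfrak g(0)=\mathfrak t\oplus\mathbb Ce_\alpha\oplus\mathbb Ce_{-\alpha}$, and $\mathfrak k\cong\mathfrak{sl}_2$ is spanned by $e_{\pm\alpha}$ and $\alpha^\vee$, since $\theta\pm\alpha$ are not roots and $\theta(\alpha^\vee)=0$. The roots of $V$ are $\beta+j\alpha$, $j=0,1,2,3$, with $\alpha^\vee$-weights $-3,-1,1,3$. So $V\cong S^3\mathbb C^2$ is the simple $4$-dimensional module.

\begin{lemma}\label{lem:codim2}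
Let $\mathfrak g$ be of type $A_3$ or $G_2$, and let $\mathfrak p\subset\mathfrak g^e$ be a subalgebra of codimension $2$ containing $e$. Then some $\zeta\in\mathfrak p^*$ has $\operatorname{rank}\zeta([\cdot,\cdot])\ge4$.
\end{lemma}

\begin{proof}
If $\mathfrak p$ contains $V$, the form $\omega$ supplies rank $4$. Otherwise the missing rank must come from the action of $\mathfrak k$ on $V$, and the less of $V$ lies in $\mathfrak p$, the more of $\mathfrak k$ is available. To make this precise, let $W=\mathfrak p\cap V$. Since $e\in\mathfrak p$, we have $\mathfrak p\cap(V\oplus\mathbb Ce)=W\oplus\mathbb Ce$. Let $\mathfrak k'\subset\mathfrak k$ be the image of $\mathfrak p$ modulo the ideal $V\oplus\mathbb Ce$. From $\dim\mathfrak k'+\dim W+1=\dim\mathfrak p=\dim\mathfrak k+3$ we get $\dim\mathfrak k'=\dim\mathfrak k+2-\dim W$, so $\dim W\ge2$. If $A=A'+v+\lambda e\in\mathfrak p$ with $A'\in\mathfrak k'$, $v\in V$, then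
\begin{equation}\label{eq:act}
[A,w]=A'w+\omega(v,w)e\qquad(w\in V),
\end{equation}
where $A'w=[A',w]$. In particular $W$ is $\mathfrak k'$-stable.

\emph{Case $\dim W=4$.} If $\zeta(e)\ne0$, the restriction of $\zeta([\cdot,\cdot])$ to $V$ is $\zeta(e)\omega$, of rank $4$.

\emph{Case $\dim W=3$.} Now $\mathfrak k'$ has codimension $1$ in $\mathfrak k$. The $\omega$-orthogonal of $W$ in $V$ is a line $\mathbb C\ell$. It is $\mathfrak k'$-stable because $\omega$ is invariant, say $A'\ell=\psi(A')\ell$. An alternating form on the odd dimensional space $W$ is degenerate, so $\ell\in W$ and $\omega|_W$ has rank $2$. We claim that $\psi\ne0$, that is, $\mathfrak k'$ annihilates no nonzero vector of $V$.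

In type $G_2$, $\mathfrak k'$ is a $2$-dimensional subalgebra of $\mathfrak{sl}_2$. It is solvable, so it stabilizes a line in $\mathbb C^2$ and equals the Borel subalgebra defined by that line. Its nilpotent element kills only the corresponding highest weight line of $S^3\mathbb C^2$, on which the coroot acts by $3\ne0$.

In type $A_3$, suppose that the $3$-dimensional $\mathfrak k'$ annihilates $r+c\ne0$, hence both $r$ and $c$. If $c\ne0$, every $D\in\mathfrak k'$ satisfies $Dc=-\frac12(\operatorname{tr}D)c$. In a basis starting with $c$ this says $D=\begin{pmatrix}\lambda&p\\0&\nu\end{pmatrix}$ with $\lambda=-\frac12(\lambda+\nu)$, that is, $\nu=-3\lambda$. Such $D$ form a $2$-dimensional space, a contradiction. If $r\ne0$, then $D^tr^t=-\frac12(\operatorname{tr}D^t)r^t$, and the same count applies to $D^t$.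

So there is $A\in\mathfrak p$ with $\psi(A')\ne0$, and $[A,\ell]=\psi(A')\ell+\kappa e$ for some $\kappa\in\mathbb C$ by \eqref{eq:act}. Choose $w_1,w_2\in W$ with $\omega(w_1,w_2)=1$. Let $(b_{ij})$ be the matrix of $\zeta([\cdot,\cdot])$ on $w_1,w_2,\ell,A$. Since $[w_i,\ell]=0$, we have $b_{13}=b_{23}=0$, and the Pfaffian $b_{12}b_{34}-b_{13}b_{24}+b_{14}b_{23}$ equals $-\zeta(e)\big(\psi(A')\zeta(\ell)+\kappa\zeta(e)\big)$. As $\ell$ and $e$ are independent, we can take $\zeta(e)=1$ and $\zeta(\ell)\ne-\kappa/\psi(A')$. The Pfaffian is then nonzero and the rank is at least $4$.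

\emph{Case $\dim W=2$.} Now $\mathfrak k'=\mathfrak k$, so $W$ is a $2$-dimensional $\mathfrak k$-submodule of $V$. There is none in type $G_2$. In type $A_3$, $W=R$ or $W=C$, so $[W,W]=0$ and $\mathfrak kw=W$ for $0\ne w\in W$. Take $\zeta$ with $\zeta(e)=0$ and $\zeta|_W\ne0$. By \eqref{eq:act}, $\zeta([A,w])=\zeta(A'w)$, and $A'$ runs over all of $\mathfrak k$, so no nonzero $w\in W$ is in the radical. Lemma \ref{lem:iso}(b) gives rank at least $4$.
\end{proof}

\subsection{Proof of Theorem \ref{thm:small}}

We show that every $x\in\mathfrak g_m$ is good, by induction on $\dim\mathfrak g$ and, for fixed $\mathfrak g$, on $m$. By Lemma \ref{lem:transfer}(a) we may assume that $\mathfrak g$ is simple of one of the five types. Let $x_0=s+e'$ be the Jordan decomposition: $s$ is semisimple, $e'$ is nilpotent and $[s,e']=0$.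

\emph{The case $s\ne0$.} By Lemma \ref{lem:transfer}(c) we may assume $x\in\mathfrak l_m$ with $\mathfrak l=\mathfrak g^s\ne\mathfrak g$, and $\delta_{\mathfrak g}(x)=\delta_{\mathfrak l}(x-s)$. Since $s$ is central in $\mathfrak l$ and $\mathfrak l$ has rank at most $3$, the simple factors of $\mathfrak l$ have rank at most $2$, so they are of type $A_1,A_2,B_2,G_2$. Induction on the dimension applies.

\emph{The case $x_0=0$.} For $m=0$ see Example \ref{ex:regular}. For $m\ge1$, $x=Tx'$ with $x'\in\mathfrak g_{m-1}$, and $\delta(x)=\delta(x')=0$ by Lemma \ref{lem:transfer}(b) and induction on $m$.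

\emph{The case $x_0=e'\ne0$ nilpotent.} Put $\mathfrak q=\mathfrak g^{e'}$ and $\mathfrak p=\mathfrak p_m(x)\subset\mathfrak q$; recall $e'\in\mathfrak p$. If $\dim\mathfrak p=\chi$, then $x$ is good by Example \ref{ex:regular}. If $\mathfrak p=\mathfrak q$, then $\chi(\mathfrak p)=\chi$ by (K3) and Corollary \ref{cor:beta}(c), so $x$ is good by Corollary \ref{cor:beta}(b); this is the only use of (K3). Otherwise Corollary \ref{cor:beta}(a) gives
\[
\chi+2\le\dim\mathfrak p\le\dim\mathfrak q-2 .
\]
By Lemma \ref{lem:minimal}(b) and the table, $\dim\mathfrak q-\chi$ is at most $0,2,4,6,6$ for $A_1,A_2,B_2,A_3,G_2$. So types $A_1$ and $A_2$ do not occur, and two possibilities remain.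

If $\dim\mathfrak p=\chi+2$, then $\dim\mathfrak p=5,4,4$ for $A_3,B_2,G_2$. By Lemma \ref{lem:abelian}, $\mathfrak p$ is not abelian, so some $\zeta([\cdot,\cdot])$ is nonzero and has rank at least $2=\dim\mathfrak p-\chi$. Hence $x$ is good by Corollary \ref{cor:beta}(b).

If $\dim\mathfrak p=\chi+4$, then $\dim\mathfrak q=\chi+6$, the type is $A_3$ or $G_2$, and $e'\in G_0e$ by Lemma \ref{lem:minimal}(b). Conjugating $x$ by a constant element we may assume $e'=e$. Then $\mathfrak p$ has codimension $2$ in $\mathfrak g^e$ and contains $e$, so Lemma \ref{lem:codim2} gives $\zeta$ of rank at least $4=\dim\mathfrak p-\chi$, and $x$ is good by Corollary \ref{cor:beta}(b). \hfill$\square$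

\begin{remark}\label{rem:left}
Neither argument applies as it stands to $B_3,D_4,B_4$, that is, to $\mathfrak{so}_N$ with $N=7,8,9$ and $\chi=3,4,4$. Their Dynkin diagrams contain neither $A_4$ nor $C_3$. The algebra $\mathfrak{so}_N$ has a three-term grading with $\mathfrak g(0)=\mathbb C\oplus\mathfrak{so}_{N-2}$ acting on $\mathfrak g(1)=\mathbb C^{N-2}$ by scalars and infinitesimal rotations. Since $N-2\ge\chi+2$, abelian subalgebras of dimension $\chi+2$ exist and Lemma \ref{lem:abelian} has no analogue. On the other hand, for a non-isotropic vector $e\in\mathfrak g(1)$ we have $\mathfrak s=\mathfrak{so}_{N-3}$, of rank $2,2,3$, so the right side of \eqref{eq:bound} is at most $5-2$, $6-2$, $7-3$, which is $\chi$ in each case.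
\end{remark}

\begin{thebibliography}{1}

\bibitem{source}
\emph{Relative modality of elements in generalized Takiff Lie algebras},
\texttt{https://m.booksci.cn/literature/144865365.htm}.

\end{thebibliography}
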